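# Prescribing the spectrum of a $2\times 2$ block companion matrix by its diagonals

## Every real characteristic polynomial is attained

For $n\ge 1$ and $A,B\in\mathbb R^{n\times n}$ write
$$C(A,B)=\begin{bmatrix}A&B\\ I&O\end{bmatrix}\in\mathbb R^{2n\times 2n},$$
with $I$ the identity and $O$ the zero matrix of size $n\times n$.

**Theorem 1.** Let $n\ge 1$, let $X,Y\in\mathbb R^{n\times n}$ have zero diagonal, and let $q$ be a real monic polynomial of degree $2n$. Then there are $a,b\in\mathbb R^n$ such that $A=X+\operatorname{diag}(a)$ and $B=Y+\operatorname{diag}(b)$ satisfy $\det(\lambda I-C(A,B))=q(\lambda)$.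

In words: somebody else fixes all off-diagonal entries of $A$ and $B$, with no symmetry required, and also fixes the characteristic polynomial. We control only the $2n$ diagonal entries. The theorem says that we can always win, with real diagonals.

The theorem settles a question about graphs, posed as a conjecture at https://indico.math.vt.edu/event/2/contributions/142/.

**Definition.** Let $G,H$ be vertex-labelled graphs on the vertices $1,\dots,n$. The set $\mathcal S(G,H)$ consists of all $C(A,B)$ with $A,B$ real symmetric such that, for $i\ne j$, $a_{ij}\neq0$ if and only if $\{i,j\}$ is an edge of $G$, and $b_{ij}\ne0$ if and only if $\{i,j\}$ is an edge of $H$. The diagonal entries of $A$ and $B$ are arbitrary real numbers.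

For example, let $n=2$, let $G$ be the single edge $\{1,2\}$ and let $H$ have no edge. Then $\mathcal S(G,H)$ consists of the matrices
$$\begin{bmatrix}a_1&x&b_1&0\\ x&a_2&0&b_2\\ 1&0&0&0\\ 0&1&0&0\end{bmatrix},\qquad x\ne0 .$$

A real matrix has a spectrum closed under complex conjugation, counting multiplicities. The conjecture says that this is the only restriction, whatever the two graphs are.

**Corollary 1.** For every $n\ge1$, all vertex-labelled graphs $G,H$ on $n$ vertices, and every multiset $\Lambda$ of $2n$ complex numbers closed under conjugation (counting multiplicities), there is $C(A,B)\in\mathcal S(G,H)$ whose spectrum, as a multiset, is exactly $\Lambda$.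

*Proof from Theorem 1.* Let $X,Y$ be the adjacency matrices of $G,H$ and $q(\lambda)=\prod_{\mu\in\Lambda}(\lambda-\mu)$. Conjugating the coefficients of $q$ replaces $\Lambda$ by its conjugate, which is $\Lambda$ again, so $q$ is real. Theorem 1 gives $A,B$ that differ from $X,Y$ only on the diagonal. They are real symmetric with the right patterns, and $C(A,B)$ has characteristic polynomial $q$. $\square$

Two more theorems come later: Theorem 2 counts the solutions $(a,b)$, and Theorem 3 treats block companion matrices with $d$ blocks, where the parity of $d$ decides everything.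

## Reduction to $\det(\lambda^2I-\lambda A-B)$

The purpose of this section is to replace a $2n\times2n$ determinant by an $n\times n$ determinant with polynomial entries. Multiply:
$$\begin{bmatrix}\lambda I-A&-B\\-I&\lambda I\end{bmatrix}\begin{bmatrix}I&\lambda I\\0&I\end{bmatrix}=\begin{bmatrix}\lambda I-A&\lambda^2I-\lambda A-B\\-I&0\end{bmatrix}.$$
The second factor has determinant $1$. Interchanging the two block columns on the right costs the sign $(-1)^{n^2}=(-1)^n$ and gives a block upper triangular matrix with diagonal blocks $\lambda^2I-\lambda A-B$ and $-I$. Since $\det(-I)=(-1)^n$, the signs cancel: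
$$\det(\lambda I-C(A,B))=\det(\lambda^2I-\lambda A-B).\tag{1}$$

Write $p_i(\lambda)=\lambda^2-a_i\lambda-b_i$ and $\ell_{ij}(\lambda)=x_{ij}\lambda+y_{ij}$ for $i\neq j$. The matrix $\lambda^2I-\lambda A-B$ has the monic quadratics $p_i$ on its diagonal and the given linear polynomials $-\ell_{ij}$ off it. We choose the $p_i$ freely, and the determinant is to be $q$. There are $2n$ real unknowns and, since the determinant will turn out to be monic of degree $2n$, also $2n$ real equations.

## The cases $n=1,2$ by hand, and the coupling at $n=3$

For $n=1$ the equation reads $\lambda^2-a\lambda-b=q$. There is exactly one solution.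

For $n=2$ the equation is $p_1p_2-\ell_{12}\ell_{21}=q$, that is,
$$p_1p_2=r,\qquad r:=q+\ell_{12}\ell_{21}.\tag{2}$$
Here $r$ is a known real monic quartic, and every real quartic is a product of two real quadratics: group its non-real roots into conjugate pairs, and pair the remaining real roots arbitrarily. So $n=2$ is done.

As an illustration, take $G$ an edge with $x=1$, take $H$ empty, and ask for $\Lambda=\{0,0,0,0\}$. Then $r=\lambda^4+\lambda^2=\lambda^2(\lambda^2+1)$, so $p_1=\lambda^2$ and $p_2=\lambda^2+1$ work: $a=(0,0)$, $b=(0,-1)$. Indeed $\lambda^2(\lambda^2+1)-\lambda^2=\lambda^4$, and the corresponding $C(A,B)$ is nilpotent.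

We can also count. If $r$ has four distinct roots, then (2) has two ordered real solutions when no root is real (the two conjugate pairs, in either order), two when exactly two roots are real, and $4!/(2!\,2!)=6$ when all are real.

For $n=3$ the equation is
$$p_1p_2p_3-p_1\ell_{23}\ell_{32}-p_2\ell_{13}\ell_{31}-p_3\ell_{12}\ell_{21}-\ell_{12}\ell_{23}\ell_{31}-\ell_{13}\ell_{32}\ell_{21}=q .$$
This is where the trick for $n=2$ stops. The correction to the product $p_1p_2p_3$ now contains the unknowns, so it cannot be moved to the known side. This happens even if $\ell_{13}=\ell_{31}=0$, when the equation is $p_1p_2p_3-p_1\ell_{23}\ell_{32}-p_3\ell_{12}\ell_{21}=q$. For general $n$ we have a coupled polynomial system.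

## Continuation from $t=0$ and the collision of real solutions

A sensible approach is to switch the off-diagonal part on slowly. Let $\mathbb K=\mathbb R$ or $\mathbb C$. For $t\in[0,1]$ and $(a,b)\in\mathbb K^n\times\mathbb K^n$ put
$$\Phi_t(a,b)(\lambda)=\det\bigl(\operatorname{diag}(p_1,\dots,p_n)-t(\lambda X+Y)\bigr),\qquad p_i=\lambda^2-a_i\lambda-b_i.\tag{3}$$
In the expansion of the determinant, every non-identity permutation uses at least two off-diagonal entries. These have degree at most $1$ instead of $2$, so such a term has degree at most $2n-2$. Hence $\Phi_t(a,b)$ is monic of degree $2n$. Let $V_{\mathbb K}$ be the affine space of monic polynomials of degree $2n$ over $\mathbb K$, identified with $\mathbb K^{2n}$ by the coefficients of $\lambda^{2n-1},\dots,\lambda,1$. Then $\Phi_t:\mathbb K^{2n}\to V_{\mathbb K}$ depends polynomially on $(t,a,b)$, and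
$$\Phi_0(a,b)=p_1p_2\cdots p_n,\qquad \Phi_1(a,b)=\det(\lambda^2I-\lambda A-B).$$
At $t=0$ the equation $\Phi_0=q$ has solutions: factor $q$ into real quadratics. We would like to follow one of them as $t$ runs from $0$ to $1$, using the implicit function theorem. Two things can go wrong in such a scheme.

*Escape.* A solution may run off to infinity, as for the equation $(1-t)x=1$ when $t\to1$.

*Collision.* The differential may become singular and real solutions may disappear. This does happen in our problem. Take $n=2$, $X=0$, $y_{12}=y_{21}=2$ and $q=(\lambda^2-1)(\lambda^2-4)$. Then $\Phi_t=p_1p_2-4t^2$, and we must factor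
$$r_t=\lambda^4-5\lambda^2+4+4t^2 .$$
Its roots satisfy $\lambda^2=\tfrac12\bigl(5\pm\sqrt{9-16t^2}\bigr)$. For $t<3/4$ there are four distinct real roots and hence six real solutions. At $t=3/4$ we have $r_t=(\lambda^2-\tfrac52)^2$. For $t>3/4$ no root is real and only two real solutions remain. Label a solution at $t=0$ by which roots go to which factor:

- The two orders of $\{1,2\}\,|\,\{-1,-2\}$. At $t=3/4$ they become $(\lambda-s)^2$ and $(\lambda+s)^2$ with $s=\sqrt{5/2}$. These are coprime, and the solutions survive as the two conjugate pairs.
- The two orders of $\{1,-1\}\,|\,\{2,-2\}$ and the two orders of $\{1,-2\}\,|\,\{2,-1\}$. All four run into the single point $p_1=p_2=\lambda^2-\tfrac52$ at $t=3/4$ and then are no longer real.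

A person who follows the solution starting at $p_1=\lambda^2-1$, $p_2=\lambda^2-4$ is stuck at $t=3/4$, although real solutions exist for all $t$.

Working over $\mathbb C$ does not help either, since complex solvability does not imply real solvability for systems of this kind. Consider the one-block analogue: choose $a_1,a_2$ so that
$$\det\begin{bmatrix}\lambda-a_1&-x\\-x&\lambda-a_2\end{bmatrix}=(\lambda-a_1)(\lambda-a_2)-x^2$$
equals a given real quadratic $q$. Over $\mathbb C$ one factors $q+x^2$. Over $\mathbb R$ with $q=\lambda^2+1$ it is impossible, as $\lambda^2+1+x^2$ has no real root. Any proof of Theorem 1 must use something that distinguishes quadratic diagonal entries from linear ones.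

Look again at the collision, now with signs. For $n=2$ the differential of $\Phi_t$ at $(a,b)$ sends $(\delta a,\delta b)$ to $-(\delta_1p_2+\delta_2p_1)$ with $\delta_i=\delta a_i\lambda+\delta b_i$. Its matrix is, up to the order of rows and columns and an overall factor $-1$ on a $4$-dimensional space, the Sylvester matrix of $p_1,p_2$. So its determinant is $\kappa\operatorname{Res}(p_1,p_2)$ with a fixed $\kappa\in\{1,-1\}$, where $\operatorname{Res}(p_1,p_2)=\prod(\alpha-\beta)$ over the roots $\alpha$ of $p_1$ and $\beta$ of $p_2$. At $t=0$:

- for $\{1,2\}\,|\,\{-1,-2\}$: $\;2\cdot3\cdot3\cdot4=72>0$;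
- for $\{1,-1\}\,|\,\{2,-2\}$: $\;(-1)\cdot3\cdot(-3)\cdot1=9>0$;
- for $\{1,-2\}\,|\,\{2,-1\}$: $\;(-1)\cdot2\cdot(-4)\cdot(-1)=-8<0$.

Exchanging $p_1$ and $p_2$ changes four signs, so it does not change the resultant. The six solutions thus carry signs adding up to $\kappa(2+2-2)=2\kappa$, and the four that annihilate carry signs adding up to $0$. The count with signs is unaffected by collisions. So we stop following individual solutions and follow their signed number. That number is the Brouwer degree. To use it we must exclude escape to infinity and show that the signed number at $t=0$ is not zero.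

## Brouwer degree: the facts used

Let $W\subset\mathbb R^N$ be bounded and open, $f:\overline W\to\mathbb R^N$ continuous and $f\ne y$ on $\partial W$. The Brouwer degree $\deg(f,W,y)\in\mathbb Z$ has the following textbook properties.

- **(D1)** If $f$ is $C^1$ on $W$ and $\det Df\neq0$ at every point of $f^{-1}(y)\cap W$, then this set is finite and $\deg(f,W,y)$ is the sum of the signs of $\det Df$ over it.
- **(D2)** If $h:[0,1]\times\overline W\to\mathbb R^N$ is continuous and $h_s\neq y$ on $\partial W$ for every $s$, then $\deg(h_0,W,y)=\deg(h_1,W,y)$. In particular $\deg(f,W,y)=\deg(f,W,y')$ if $|y-y'|<\min_{\partial W}|f-y|$.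
- **(D3)** If $\deg(f,W,y)\ne0$, then $f=y$ has a solution in $W$.
- **(D4)** If $W_1,\dots,W_m\subset W$ are disjoint, open and contain all solutions of $f=y$ in $\overline W$, then $\deg(f,W,y)=\sum_j\deg(f,W_j,y)$.

By (D4), an isolated zero $z$ of $f$ has a *local degree*: $\deg(f,B,0)$ for any ball $B$ around $z$ such that $\overline B$ contains no other zero. For $f(x)=x^3$ on $\mathbb R$ the local degree at $0$ is $1$, and for $f(x)=x^2$ it is $0$; in both cases perturb to a nearby regular value and use (D1). For $f(z)=z^2$ on $\mathbb C=\mathbb R^2$ it is $2$.

We also use Sard's theorem: the critical values of a smooth map $\mathbb R^N\to\mathbb R^N$ form a set of measure zero.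

## A weighted scaling bound

This step excludes escape to infinity, uniformly in $t$. It works over both fields; we need $\mathbb C$ for Theorem 2.

The equation mixes $\lambda^2$, $a_i\lambda$ and $b_i$. These scale alike if $a_i$ has weight $1$ and $b_i$ has weight $2$ when $\lambda$ has weight $1$. So the right measure of size is $\sum_i(|a_i|+|b_i|^{1/2})$. With the unweighted size $N=\sum_i(|a_i|+|b_i|)$ and $\lambda=N\mu$ the argument below would give nothing: if $b$ dominates, $a_i/N$ and $b_i/N^2$ can all tend to $0$, and the limit yields no contradiction.

**Lemma 1.** If $Q\subset V_{\mathbb K}$ is compact, then $\{(a,b)\in\mathbb K^{2n}:\Phi_t(a,b)\in Q\text{ for some }t\in[0,1]\}$ is bounded.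

*Proof.* Suppose not. Then there are $t_k\in[0,1]$ and $(a^{(k)},b^{(k)})$ with $\Phi_{t_k}(a^{(k)},b^{(k)})=q_k\in Q$ and
$$N_k:=\sum_i\bigl(|a_i^{(k)}|+|b_i^{(k)}|^{1/2}\bigr)\to\infty .$$
Put $\alpha^{(k)}=a^{(k)}/N_k$ and $\beta^{(k)}=b^{(k)}/N_k^2$. Then $\sum_i(|\alpha_i^{(k)}|+|\beta_i^{(k)}|^{1/2})=1$. All these numbers have modulus at most $1$, so after passing to a subsequence $\alpha^{(k)}\to\alpha$ and $\beta^{(k)}\to\beta$, and by continuity
$$\sum_i\bigl(|\alpha_i|+|\beta_i|^{1/2}\bigr)=1.\tag{4}$$
In $\Phi_{t_k}(a^{(k)},b^{(k)})=q_k$ substitute $\lambda=N_k\mu$ and divide each of the $n$ rows by $N_k^2$: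
$$N_k^{-2n}q_k(N_k\mu)=\det\Bigl(\operatorname{diag}\bigl(\mu^2-\alpha_i^{(k)}\mu-\beta_i^{(k)}\bigr)-t_k\bigl(N_k^{-1}\mu X+N_k^{-2}Y\bigr)\Bigr).$$
Let $k\to\infty$, coefficient by coefficient in $\mu$. On the left the coefficient of $\mu^{2n}$ is $1$, and for $j<2n$ the coefficient of $\mu^j$ is $N_k^{j-2n}$ times the corresponding coefficient of $q_k$. The latter is bounded because $Q$ is compact, so the left side tends to $\mu^{2n}$. On the right the off-diagonal entries tend to $0$, because $t_k\le 1$. Hence
$$\prod_{i=1}^n(\mu^2-\alpha_i\mu-\beta_i)=\mu^{2n}.$$
By unique factorization in $\mathbb K[\mu]$ each factor is $\mu^2$, so $\alpha=\beta=0$. This contradicts (4). $\square$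

The bound uses that the off-diagonal entries have smaller degree in $\lambda$ than the diagonal ones; it does not use their values.

## The differential of $(p_1,\dots,p_n)\mapsto p_1\cdots p_n$

To count with signs at $t=0$ we need to know where $D\Phi_0$ is invertible.

**Lemma 2.** If $p_1,\dots,p_n$ are pairwise coprime in $\mathbb K[\lambda]$, the differential of $\Phi_0$ at $(a,b)$ is invertible.

*Proof.* Moving $(a,b)$ in the direction $(\delta a,\delta b)$ changes $p_i$ by $-\delta_i$, where $\delta_i=\delta a_i\,\lambda+\delta b_i$ is an arbitrary polynomial of degree at most $1$. By the product rule the differential is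
$$(\delta_1,\dots,\delta_n)\longmapsto-\sum_{i=1}^n\delta_i\prod_{j\neq i}p_j .$$
Suppose the sum is $0$. Fix $i$ and reduce modulo $p_i$. Every term other than the $i$-th contains the factor $p_i$, so $p_i\mid\delta_i\prod_{j\ne i}p_j$. As $p_i$ is coprime to each $p_j$ with $j\neq i$, we get $p_i\mid\delta_i$, and since $\deg\delta_i<2=\deg p_i$, $\delta_i=0$. So the differential is injective. It is a linear map from $\mathbb K^{2n}$ to the $2n$-dimensional space of polynomials of degree at most $2n-1$, hence invertible. $\square$

## Signs at a polynomial without real roots

The collision example shows that a target with real roots has solutions of both signs. We choose a starting polynomial for which all signs agree. The freedom to move the target is ours, because Lemma 1 allows any compact set of targets.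

**Lemma 3.** Let $q_0=\prod_{k=1}^n(\lambda^2+k^2)$. Over $\mathbb R$, $\Phi_0^{-1}(q_0)$ has exactly $n!$ points. All are nondegenerate, and the sign of $\det D\Phi_0$ is the same at all of them.

*Proof.* **Step 1: find the preimages.** Let $p_1\cdots p_n=q_0$ with real monic quadratics $p_i$. Since $q_0$ has no real root, neither has any $p_i$. The two roots of $p_i$ are therefore conjugate, and they are roots of $q_0$, so they are $\pm ik$ for some $k\in\{1,\dots,n\}$ and $p_i=\lambda^2+k^2$. As the roots of $q_0$ are simple, each $k$ occurs once. So $(p_1,\dots,p_n)$ is one of the $n!$ orderings of $\lambda^2+1,\dots,\lambda^2+n^2$, and each ordering is a solution.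

**Step 2: a connected set of root configurations.** The aim is to join the $n!$ points without meeting a degenerate point. Let $U$ be the set of $n$-tuples $(z_1,\dots,z_n)$ of distinct points of the open upper half-plane $\mathbb H$. It is the convex open set $\mathbb H^n\subset\mathbb C^n=\mathbb R^{2n}$ with the finitely many real linear subspaces $S_{ij}=\{z_i=z_j\}$ of codimension $2$ removed. It is connected: given $u,v\in U$, if the segment from $u$ to some $w$ meets $S_{ij}$, say $(1-\tau)u+\tau w\in S_{ij}$, then $\tau\neq0$ because $u\notin S_{ij}$, and so $w\in S_{ij}+\mathbb Ru$, a subspace of dimension at most $2n-1$. The same holds with $v$ in place of $u$. Finitely many proper subspaces do not cover the nonempty open set $\mathbb H^n$, so there is $w\in\mathbb H^n$ outside all $S_{ij}+\mathbb Ru$ and $S_{ij}+\mathbb Rv$. The path from $u$ to $w$ to $v$ along two segments stays in $\mathbb H^n$, by convexity, and avoids all $S_{ij}$.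

**Step 3: the sign is constant.** Define $\psi:U\to\mathbb R^{2n}$ by sending $(z_i)$ to the $(a,b)$ with $p_i=(\lambda-z_i)(\lambda-\bar z_i)$, that is, $a_i=2\operatorname{Re}z_i$ and $b_i=-|z_i|^2$. This is continuous. For $i\ne j$ the root sets $\{z_i,\bar z_i\}$ and $\{z_j,\bar z_j\}$ are disjoint, since $z_i\neq z_j$ both lie in the upper half-plane. So the $p_i$ are pairwise coprime, and by Lemma 2 the continuous function $\det D\Phi_0\circ\psi$ does not vanish on $U$. As $U$ is connected, this function has constant sign. By Step 1 every point of $\Phi_0^{-1}(q_0)$ is $\psi(z)$ for $z$ an ordering of $i,2i,\dots,ni$. Hence all $n!$ points are nondegenerate with the same sign. $\square$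

There is a second way to see that the signs agree. Let $\tau$ exchange $(a_1,b_1)$ with $(a_2,b_2)$. It is linear of determinant $(-1)^2=1$ and $\Phi_0\circ\tau=\Phi_0$, so by the chain rule $\det D\Phi_0$ takes the same value at $\tau(a,b)$ and at $(a,b)$. Such exchanges generate all reorderings. For linear diagonal entries $\lambda-a_i$ the exchange has determinant $-1$, and the signs would cancel; this is the distinction we were looking for in the one-block example. We keep the proof by connectedness because it also covers diagonal entries of higher even degree.

## The homotopy from $(\Phi_0,q_0)$ to $(\Phi_1,q)$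

*Proof of Theorem 1.* We work over $\mathbb R$ and move the map and the target together. For $s\in[0,1]$ let
$$q_s=(1-s)q_0+s\,q\in V_{\mathbb R},$$
with $q_0$ from Lemma 3; at $s=1$ this is $q$.

**Step 1: a ball that contains everything.** The segment $\{q_s:s\in[0,1]\}$ is compact. By Lemma 1 there is an open ball $\mathcal B\subset\mathbb R^{2n}$ containing every $(a,b)$ with $\Phi_s(a,b)=q_s$ for some $s\in[0,1]$.

**Step 2: the degree is carried along.** The difference $\Phi_s-q_s$ takes values in the $2n$-dimensional space of real polynomials of degree at most $2n-1$, which we identify with $\mathbb R^{2n}$ by coefficients. It is continuous in $(s,a,b)$ and, by Step 1, has no zero on $\partial\mathcal B$ for any $s$. So (D2) gives the first equality in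
$$\deg(\Phi_1-q,\mathcal B,0)=\deg(\Phi_0-q_0,\mathcal B,0)=\pm n!\neq0.\tag{5}$$
The second equality is (D1) with Lemma 3: there are $n!$ nondegenerate zeros, all in $\mathcal B$, all of the same sign.

**Step 3: conclude.** By (D3) there is $(a,b)\in\mathbb R^{2n}$ with $\Phi_1(a,b)=q$. By (1), $A=X+\operatorname{diag}(a)$ and $B=Y+\operatorname{diag}(b)$ satisfy $\det(\lambda I-C(A,B))=q(\lambda)$. $\blacksquare$

## Counting the diagonals: between $n!$ and $(2n)!/2^n$

Fix $X,Y$ as in Theorem 1, put $\Phi=\Phi_1$, and let $S_{\mathbb K}(q)=\{(a,b)\in\mathbb K^{2n}:\Phi(a,b)=q\}$. For $n=2$ and $r$ with four distinct roots we found two or six real solutions, and $2=2!$, $6=4!/2^2$.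

**Definition.** The *multiplicity* of an isolated complex solution of $\Phi=q$ is the local Brouwer degree there of the holomorphic map $\Phi-q:\mathbb C^{2n}\to\mathbb C^{2n}$, regarded as a map $\mathbb R^{4n}\to\mathbb R^{4n}$.

For one variable and $f(z)=z^m$ this is the usual multiplicity $m$ of the zero. The following fact is in Milnor, *Singular Points of Complex Hypersurfaces*, Appendix B; here is a proof.

**Lemma 4.** Let $f$ be holomorphic near an isolated zero $z\in\mathbb C^N$, with values in $\mathbb C^N$. The local degree of $f$ at $z$ is at least $1$, and it equals $1$ if $z$ is nondegenerate.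

*Proof.* A complex-linear map $T$ of $\mathbb C^N$ has real determinant $|\det_{\mathbb C}T|^2$: triangularize $T$ over $\mathbb C$ and note that multiplication by $c$ on $\mathbb C=\mathbb R^2$ has determinant $|c|^2$. So nondegenerate zeros of holomorphic maps always have sign $+1$, and the second claim is (D1).

For the first claim let $\overline B$ be a closed ball around $z$ on which $f$ is holomorphic with $z$ as its only zero. Put $f_\varepsilon(w)=f(w)+\varepsilon(w-z)$. For all small $\varepsilon>0$ the matrix $Df_\varepsilon(z)=Df(z)+\varepsilon I$ is invertible, and $f+s\varepsilon(w-z)$ has no zero on $\partial B$ for $s\in[0,1]$. Fix such an $\varepsilon$. By (D2) the local degree is $\deg(f_\varepsilon,B,0)$. Since $f_\varepsilon(z)=0$, the inverse function theorem shows that $f_\varepsilon(B)$ contains a neighborhood of $0$. By Sard's theorem choose in it a regular value $y$ of $f_\varepsilon|_B$ with $|y|<\min_{\partial B}|f_\varepsilon|$. Then $\deg(f_\varepsilon,B,0)=\deg(f_\varepsilon,B,y)$ by (D2). By (D1) this is the number of preimages of $y$ in $B$, each counted with sign $+1$, and there is at least one. $\square$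

**Theorem 2.** Let $q$ be real monic of degree $2n$.

1. $S_{\mathbb C}(q)$ is finite, and its number of points counted with multiplicity is exactly $(2n)!/2^n$.
2. $S_{\mathbb R}(q)$, counted with these multiplicities, has at least $n!$ points. If all real solutions are nondegenerate, which holds for almost every $q$, there are at least $n!$ distinct ones.
3. Consequently, when all real solutions are nondegenerate, $n!\le|S_{\mathbb R}(q)|\le(2n)!/2^n$. For every pair $(G,H)$ both bounds are attained by suitable $X,Y$ with the patterns of $G,H$ and suitable $q$ for which all complex solutions are nondegenerate.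

*Proof of part 1.* **Finiteness.** The set $S_{\mathbb C}(q)$ is algebraic, hence closed, and it is bounded by Lemma 1 with $Q=\{q\}$; so it is compact. A compact algebraic subset of $\mathbb C^{2n}$ is finite: otherwise it has an irreducible component of dimension $e\ge1$, which is closed and so also compact, and by Noether normalization this component maps by a polynomial map onto $\mathbb C^e$, which is not compact.

**The count.** Take the homotopy $\Phi_s-q_s$ from the proof of Theorem 1, now on $\mathbb C^{2n}\cong\mathbb R^{4n}$. By Lemma 1 over $\mathbb C$ all its zeros, for all $s\in[0,1]$, lie in one open ball. By (D4) and (D2) the sum of the multiplicities of the points of $S_{\mathbb C}(q)$ is the degree of $\Phi_0-q_0$ on this ball. Since $q_0$ has $2n$ distinct roots, its preimages under $\Phi_0$ over $\mathbb C$ correspond to the ways of distributing the roots into an ordered sequence of $n$ pairs, and there are $(2n)!/2^n$ of these. In each of them the $p_i$ are pairwise coprime, so by Lemma 2 it is nondegenerate, and by Lemma 4 it counts $1$. $\square$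

*Proof of part 2.* The plan is to compare the real signed count with the complex multiplicities, point by point.

**Step 1: the real signed count.** By part 1, $S_{\mathbb R}(q)$ is finite. For $z\in S_{\mathbb R}(q)$ let $d_z$ be the local degree at $z$ of the real map $\Phi-q$ on $\mathbb R^{2n}$, and let $m_z$ be the complex multiplicity. By (5) and (D4), $\sum_zd_z=\pm n!$.

**Step 2: $|d_z|\le m_z$.** Let $B\subset\mathbb C^{2n}$ be an open ball centred at $z$ such that $\overline B$ contains no other point of $S_{\mathbb C}(q)$. Then $B\cap\mathbb R^{2n}$ is a ball in $\mathbb R^{2n}$ whose boundary lies in $\partial B$. By Sard's theorem there is a regular value $q'\in V_{\mathbb R}$ of $\Phi|_{\mathbb R^{2n}}$ with $|q'-q|<\min_{\partial B}|\Phi-q|$. By (D2),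
$$\deg(\Phi-q',B\cap\mathbb R^{2n},0)=d_z,\qquad\deg(\Phi-q',B,0)=m_z .$$
By (D1) the first number is a sum of signs over the real solutions of $\Phi=q'$ in $B$, so there are at least $|d_z|$ of these. By part 1 applied to $q'$, all complex solutions of $\Phi=q'$ are isolated. By (D4) the multiplicities of those in $B$ add up to $m_z$, and by Lemma 4 each is at least $1$. The real solutions in $B$ are among them, so $|d_z|\le m_z$.

**Step 3: conclude.** We get $\sum_zm_z\ge\sum_z|d_z|\ge\bigl|\sum_zd_z\bigr|=n!$. If all real solutions are nondegenerate, the real Jacobian matrix at $z$ is also the complex one, so $m_z=1$ by Lemma 4, and the inequality says that there are at least $n!$ distinct real solutions. By Sard's theorem almost every $q\in V_{\mathbb R}$ is a regular value of $\Phi|_{\mathbb R^{2n}}$, and then all real solutions are nondegenerate. $\square$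

*Proof of part 3.* The lower bound is part 2. The upper bound follows from part 1, since $|S_{\mathbb R}(q)|\le|S_{\mathbb C}(q)|$ and each multiplicity is at least $1$.

For sharpness we take tiny off-diagonal entries, so that the problem is close to $t=0$, where we can count. Let $X,Y$ be the adjacency matrices of $G,H$. For $t>0$ the matrices $tX,tY$ have the same patterns, and for them the map is $\Phi_t$. Let $q$ be real with $2n$ distinct roots.

**Step 1: near the solutions at $t=0$.** The complex solutions $w_1,\dots,w_M$ of $\Phi_0=q$, where $M=(2n)!/2^n$, are nondegenerate by Lemma 2. By the implicit function theorem there are disjoint open balls $W_j$ around $w_j$ and $\varepsilon>0$ such that for $0\le t<\varepsilon$ the equation $\Phi_t=q$ has exactly one solution $w_j(t)$ in $W_j$, and this solution is nondegenerate. If $w_j$ is not real, we choose $W_j$ disjoint from $\mathbb R^{2n}$, so $w_j(t)$ is not real. If $w_j$ is real, then $W_j$ is invariant under conjugation. As $X,Y,q,t$ are real, the conjugate of $w_j(t)$ is also a solution in $W_j$, so it equals $w_j(t)$, and $w_j(t)$ is real.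

**Step 2: no other solutions.** Suppose there were $t_k\to0$ and solutions $v_k$ of $\Phi_{t_k}=q$ outside $\bigcup_jW_j$. By Lemma 1 the $v_k$ are bounded. A subsequence converges to a solution of $\Phi_0=q$ outside the open set $\bigcup_jW_j$, a contradiction.

**Step 3: count at $t=0$.** Hence for small $t>0$ all complex solutions are nondegenerate, and there are as many real ones as for $t=0$. If $q$ has no real root, its roots form $n$ distinct conjugate pairs. As in Step 1 of the proof of Lemma 3, each real $p_i$ must take one such pair, so there are $n!$ real solutions. If all roots of $q$ are real, every distribution into pairs gives real $p_i$, and there are $(2n)!/2^n$ real solutions. $\square$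

## Block companion matrices of degree $d$ and the parity of $d$

For $d\ge1$ and real $A_1,\dots,A_d\in\mathbb R^{n\times n}$ let $C(A_1,\dots,A_d)$ be the $nd\times nd$ block companion matrix with first block row $(A_1,\dots,A_d)$, identities on the block subdiagonal and zeros elsewhere. For instance,
$$C(A_1,A_2,A_3)=\begin{bmatrix}A_1&A_2&A_3\\I&O&O\\O&I&O\end{bmatrix}.$$
Put $L(\lambda)=\lambda^dI-\sum_{m=1}^d\lambda^{d-m}A_m$.

**Lemma 5.** $\det(\lambda I-C(A_1,\dots,A_d))=\det L(\lambda)$.

*Proof.* For $j=1,\dots,d-1$ in this order, add $\lambda$ times the current $j$-th block column of $\lambda I-C$ to the $(j+1)$-st. This does not change the determinant. Block row $i\ge2$ starts with $-I$ in column $i-1$ and $\lambda I$ in column $i$. Its entries left of column $i-1$ are zero and stay zero, so column $i-1$ keeps $-I$; column $i$ becomes $\lambda I+\lambda(-I)=0$, and the later columns stay $0$. In the first block row, column $1$ is $\lambda I-A_1$, column $2$ becomes $\lambda^2I-\lambda A_1-A_2$, and so on, until column $d$ becomes $L(\lambda)$. Now move the last block column to the front. The sign is $(-1)^{n\cdot n(d-1)}=(-1)^{n(d-1)}$, and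 the matrix becomes block upper triangular with diagonal blocks $L(\lambda)$ and $-I$, the latter of size $n(d-1)$ and determinant $(-1)^{n(d-1)}$. The signs cancel. $\square$

**Theorem 3.**

- (a) If $d$ is even (any $n$) or $n=1$ (any $d$), then for arbitrarily prescribed real off-diagonal entries of $A_1,\dots,A_d$ and every real monic $q$ of degree $nd$, the diagonals can be chosen real so that $\det L=q$. In particular, for any graphs $G_1,\dots,G_d$ on $n$ vertices, every conjugation-closed multiset of $nd$ complex numbers is the spectrum of some $C(A_1,\dots,A_d)$ with each $A_m$ real symmetric of pattern $G_m$.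
- (b) If $d$ is odd and $n\ge2$, then for real symmetric $A_1,\dots,A_d$ the matrix $C(A_1,\dots,A_d)$ always has at least $n$ real eigenvalues counted with multiplicity. Hence for every choice of graphs $G_1,\dots,G_d$ some conjugation-closed multiset is not attained.

Thus the analogue of the conjecture holds exactly when $d$ is even or $n=1$. For $d=1$ part (b) is familiar: a real symmetric matrix has only real eigenvalues. For $d=3$, $n=2$ it says, for example, that six non-real eigenvalues are impossible.

*Proof of (a).* If $n=1$, then $L=\lambda^d-\sum_m\lambda^{d-m}A_m$ with scalars $A_m$, and we read the $A_m$ off from the coefficients of $q$. Let $d$ be even. We run the proof of Theorem 1 again with diagonal entries of degree $d$. The unknowns are $c=(c_{i,m})\in\mathbb R^{nd}$, where $c_{i,m}$ is the $i$-th diagonal entry of $A_m$. Put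
$$p_i=\lambda^d-\sum_{m=1}^dc_{i,m}\lambda^{d-m},\qquad x_{ij}(\lambda)=\sum_{m=1}^d(A_m)_{ij}\lambda^{d-m}\quad(i\neq j),$$
and let $\Phi_t(c)$ be the determinant of the matrix with diagonal entries $p_i$ and off-diagonal entries $-t\,x_{ij}$. Since $\deg x_{ij}\le d-1$, non-identity permutations contribute degree at most $nd-2$, so $\Phi_t(c)$ is monic of degree $nd$. Also $\Phi_0(c)=\prod_ip_i$ and $\Phi_1(c)=\det L$.

**Step 1: bound.** We show that, for compact $Q$, the $c$ with $\Phi_t(c)\in Q$ for some $t\in[0,1]$ form a bounded set. Otherwise there are $t_k$ and $c^{(k)}$ with $\Phi_{t_k}(c^{(k)})=q_k\in Q$ and $N_k=\sum_{i,m}|c^{(k)}_{i,m}|^{1/m}\to\infty$. Put $\gamma^{(k)}_{i,m}=c^{(k)}_{i,m}/N_k^m$, so that $\sum_{i,m}|\gamma_{i,m}^{(k)}|^{1/m}=1$, and pass to a subsequence with $\gamma^{(k)}\to\gamma$; then $\sum_{i,m}|\gamma_{i,m}|^{1/m}=1$. Substitute $\lambda=N_k\mu$ and divide each row by $N_k^d$. The diagonal entries become $\mu^d-\sum_m\gamma^{(k)}_{i,m}\mu^{d-m}$. The off-diagonal entries are $-t_kN_k^{-d}x_{ij}(N_k\mu)$ and tend to $0$ coefficientwise because $\deg x_{ij}\le d-1$. The left side $N_k^{-nd}q_k(N_k\mu)$ tends to $\mu^{nd}$.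 In the limit
$$\prod_i\Bigl(\mu^d-\sum_m\gamma_{i,m}\mu^{d-m}\Bigr)=\mu^{nd},$$
so each factor is $\mu^d$ and $\gamma=0$, a contradiction.

**Step 2: nondegeneracy.** If the $p_i$ are pairwise coprime, $D\Phi_0(c)$ is invertible. It is, up to sign, the map $(\delta_i)\mapsto\sum_i\delta_i\prod_{j\ne i}p_j$ with $\deg\delta_i\le d-1$. If the sum vanishes, reducing modulo $p_i$ gives $p_i\mid\delta_i\prod_{j\neq i}p_j$, hence $p_i\mid\delta_i$, hence $\delta_i=0$. An injective linear map between spaces of equal dimension $nd$ is invertible.

**Step 3: degree at $t=0$.** Here we use that $d$ is even. Let $q_0=\prod_{k=1}^{nd/2}(\lambda^2+k^2)$. If $\prod_ip_i=q_0$ with real monic $p_i$ of degree $d$, then the root set of each $p_i$ is a union of $d/2$ of the $nd/2$ distinct conjugate pairs $\pm ik$. So the preimages of $q_0$ are the ordered partitions of these pairs into $n$ blocks of size $d/2$, and their number is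
$$M=\frac{(nd/2)!}{\bigl((d/2)!\bigr)^n}\ge1 .$$
Let $U$ be the set of $(nd/2)$-tuples of distinct points of the open upper half-plane; it is connected by Step 2 of the proof of Lemma 3, with $nd/2$ in place of $n$. Map a tuple continuously to $c$ by letting $p_i$ be the product of $(\lambda-z)(\lambda-\bar z)$ over the $i$-th group of $d/2$ consecutive points $z$. The $p_i$ obtained are pairwise coprime, so $\det D\Phi_0$ does not vanish on the image, by Step 2 above. It therefore has constant sign there. Every preimage of $q_0$ lies in the image: list $i,2i,\dots,(nd/2)i$ block by block. So, by (D1), the degree of $\Phi_0-q_0$ on any ball containing all preimages is $\pm M\neq0$.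

**Step 4: homotopy.** With $q_s=(1-s)q_0+sq$, Step 1 gives an open ball containing all zeros of $\Phi_s-q_s$ for all $s\in[0,1]$. By (D2) the degree of $\Phi_1-q$ on it is $\pm M\ne0$, and by (D3) $\Phi_1(c)=q$ has a real solution.

For the statement about graphs, prescribe the off-diagonal entries of $A_m$ to be those of the adjacency matrix of $G_m$, take $q=\prod_{\mu\in\Lambda}(\lambda-\mu)$, which is real, and use Lemma 5. $\square$

Before the proof of (b), note where the argument for (a) fails when $d$ is odd and $n\ge2$. The exchange $\tau$ of the coefficient vectors of $p_1$ and $p_2$ satisfies $\Phi_0\circ\tau=\Phi_0$ and has determinant $(-1)^d=-1$. So $\det D\Phi_0$ takes opposite values at $c$ and $\tau c$. If all preimages of a target are nondegenerate, none is fixed by $\tau$, and they cancel in pairs: the degree is $0$. Part (b) shows that this is not just a failure of the method.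

*Proof of (b).* For real $\lambda$ the matrix $L(\lambda)$ is real symmetric. We follow its eigenvalues $\mu_1(\lambda)\le\dots\le\mu_n(\lambda)$ along the real axis.

**Step 1: each $\mu_i$ has a real zero.** The ordered eigenvalues of a real symmetric matrix depend continuously on the matrix (Weyl's inequality), so each $\mu_i$ is continuous. As $|\lambda|\to\infty$ we have $\lambda^{-d}L(\lambda)\to I$. Since $d$ is odd, $L(\lambda)$ is negative definite for $\lambda\ll0$ and positive definite for $\lambda\gg0$. By the intermediate value theorem each $\mu_i$ vanishes at some real point.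

**Step 2: kernels and multiplicities.** Let $\lambda_0\in\mathbb R$ and $r=\dim\ker L(\lambda_0)=\#\{i:\mu_i(\lambda_0)=0\}$. Choose a constant invertible matrix $S$ whose first $r$ columns are a basis of $\ker L(\lambda_0)$. The first $r$ columns of $L(\lambda)S$ vanish at $\lambda_0$, so their entries are divisible by $\lambda-\lambda_0$. Hence $(\lambda-\lambda_0)^r$ divides $\det L(\lambda)\det S$, and $r$ is at most the multiplicity of $\lambda_0$ as a root of $\det L$.

**Step 3: sum.** The polynomial $\det L$ is monic, so it has finitely many real roots. Adding Step 2 over the distinct real roots $\lambda_0$, the number of real roots with multiplicity is at least the number of pairs $(i,\lambda_0)$ with $\mu_i(\lambda_0)=0$, and by Step 1 this is at least $n$. By Lemma 5 these roots are the real eigenvalues of $C(A_1,\dots,A_d)$.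

**Step 4: a multiset that is not attained.** Take $nd/2$ copies of the pair $i,-i$ if $nd$ is even, and $(nd-1)/2$ copies together with one $0$ if $nd$ is odd. This multiset is conjugation-closed, has $nd$ elements, and at most one of them is real. Since $n\ge2$, Step 3 shows that it is not the spectrum of any $C(A_1,\dots,A_d)$ with real symmetric $A_m$, whatever the graphs $G_1,\dots,G_d$ are. $\blacksquare$
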